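\title{The largest integer with no coprime representation $ax+by$}

\begin{abstract}
For coprime positive integers $x,y$, let $m(x,y)$ be the largest integer that is not of the form $ax+by$ with $a,b\ge 0$ and $\gcd(a,b)=1$. It has been conjectured that $m(x,y)$ has order $xy\log(xy)$ as $x,y\to\infty$. We disprove this: the ratio $m(x,y)/(xy\log(xy))$ tends to infinity whenever $\log\min(x,y)\gg\log\max(x,y)$, for instance when $y=x+1$. The conjectured order does occur, since $m(x,y)\sim(x-1)\,y\log y$ uniformly for primes $3\le x\le(\log\log y)^A$. As a consequence, the order of $m(x,y)$ is not a function of the product $xy$. In general, $xy\log(xy)/\log\log(xy)\ll m(x,y)\ll xy\log^2(xy)$ for coprime $x,y\ge3$ with $\max(x,y)$ large. All proofs rest on one observation: $n$ has no coprime representation exactly when certain residue classes, one for each prime factor of $n$, cover a string of about $n/(xy)$ consecutive integers.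
\end{abstract}

\section{Introduction}

Let $x,y$ be coprime positive integers. The coin problem asks which integers are of the form $ax+by$ with integers $a,b\ge0$; the largest one that is not is $xy-x-y$. We study the variation posed in \cite{mse}, in which the numbers of coins must be coprime. Call an integer $n\ge0$ \emph{representable} if
\[
n=ax+by\qquad\text{with } a,b\ge0 \text{ and } \gcd(a,b)=1 .
\]
The pairs $(1,0)$ and $(0,1)$ are allowed and $(0,0)$ is not, so $0$ is never representable. It is known that every sufficiently large integer is representable (Theorem~\ref{thm:upper} below includes a proof), so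
\[
m(x,y)=\max\{n\ge0:\ n\text{ is not representable}\}
\]
is well defined. It is symmetric in $x$ and $y$. It is also known that $m(x,y)=O((xy)^{1+\varepsilon})$ for every $\varepsilon>0$, while $m(x,y)\ge xy-x-y$ gives a lower bound of order $xy$. The conjecture in \cite{mse} is that the true order is $xy\log(xy)$: there should be constants $0<c\le C$ and $N$ such that
\begin{equation}\label{eq:conj}
c\,xy\log(xy)\ \le\ m(x,y)\ \le\ C\,xy\log(xy)\qquad\text{for all coprime } x,y\ge N .
\end{equation}

Here is a way to arrive at this guess. An integer $n\approx Kxy$ has about $K$ nonnegative solutions $(a,b)$, indexed by consecutive integers $t$, and each prime $p\mid n$ divides both $a$ and $b$ for exactly one residue class of $t$ modulo $p$ (Lemma~\ref{lem:basic}). So $n$ is unrepresentable when these classes cover $K$ consecutive integers. The simplest covering comes from the fact that each of $2,3,\dots,K+1$ has a prime factor at most $K+1$. The primes up to $K+1$ have product $e^{(1+o(1))K}$, and this product has to divide $n$, whose logarithm is at most $(1+o(1))\log(xy)$. This suggests $K\approx\log(xy)$.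 Roughly, the upper half of \eqref{eq:conj} says that no covering is much more economical than the simplest one, and the lower half says that a covering of this quality can always be realized by an actual integer $n$.

The upper half is false. We write $\log$ for the natural logarithm and $\log_k$ for its $k$-fold iterate.

\begin{theorem}\label{thm:lower}
For every $A\ge1$ there is $N_A$ such that $m(x,y)\ge A\,xy\log\min(x,y)$ for all coprime $x,y\ge N_A$. Quantitatively, there are absolute constants $c>0$ and $x_0$ such that for coprime $x,y$ with $x_0\le x\le y$,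
\[
m(x,y)\ \ge\ c\,xy\,\log x\,\frac{\log_2x\,\log_4x}{\log_3x}.
\]
\end{theorem}

\begin{corollary}\label{cor:disproof}
There are no constants $C,N$ such that $m(x,y)\le C\,xy\log(xy)$ for all coprime $x,y\ge N$; the inequality fails already for $y=x+1$. More generally, for each fixed $\delta>0$, the ratio $m(x,y)/(xy\log(xy))$ tends to infinity as $x,y\to\infty$ through coprime pairs with $\log\min(x,y)\ge\delta\log\max(x,y)$.
\end{corollary}

One more logarithm gives a valid upper bound.

\begin{theorem}\label{thm:upper}
There is an absolute constant $C$ such that $m(x,y)\le C\,xy\,(1+\log(xy))^2$ for all coprime $x,y$.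
\end{theorem}

When one coin is a very small prime, $m(x,y)$ can be found asymptotically.

\begin{theorem}\label{thm:asym}
Fix $A>0$. As $y\to\infty$, uniformly over primes $x$ with $3\le x\le(\log\log y)^A$ and $x\nmid y$,
\[
m(x,y)=(1+o(1))\,(x-1)\,y\log y .
\]
\end{theorem}

If in addition $x\to\infty$, then $x-1\sim x$ and $\log y\sim\log(xy)$, so $m(x,y)\sim xy\log(xy)$: the conjectured order does occur, with constant $1$. Comparing this range with that of Corollary~\ref{cor:disproof} shows that \eqref{eq:conj} cannot be repaired by changing the function of $xy$.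

\begin{theorem}\label{thm:noF}
There is no function $F$ for which constants $0<c\le C$ and $N_0$ exist with $c\,F(xy)\le m(x,y)\le C\,F(xy)$ for all coprime $x,y\ge N_0$.
\end{theorem}

Finally, the lower half of \eqref{eq:conj} is true up to a small loss.

\begin{theorem}\label{thm:uniform}
There are absolute constants $c>0$ and $y_0$ such that for coprime $3\le x<y$ with $y\ge y_0$,
\[
m(x,y)\ \ge\ c\,\frac{xy\log y}{1+\log\bigl(1+\frac{\log x}{\log\log y}\bigr)} .
\]
\end{theorem}

\begin{corollary}\label{cor:lowerhalf}
Let $3\le x<y$ be coprime, with $y$ larger than an absolute constant.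
\begin{enumerate}
\item[(a)] We have $xy\log(xy)/\log\log(xy)\ll m(x,y)\ll xy\log^2(xy)$.
\item[(b)] If $x\le(\log y)^A$, then $m(x,y)\gg_A xy\log(xy)$.
\item[(c)] If $x\ge x_0$, with $x_0$ as in Theorem~\ref{thm:lower}, and $\log y\le D\log x\,\log_2x\,\log_4x/\log_3x$, then $m(x,y)\gg_D xy\log(xy)$.
\end{enumerate}
\end{corollary}

We do not settle whether the lower half of \eqref{eq:conj} holds with no loss in the range between (b) and (c). The hypothesis $x\ge3$ cannot be dropped; see Example~\ref{ex:small}.

Section~\ref{sec:basic} translates the problem into a covering problem, and Section~\ref{sec:upper} deduces Theorem~\ref{thm:upper}. Section~\ref{sec:cover} contains the disproof. Section~\ref{sec:prime} proves Theorems~\ref{thm:asym} and~\ref{thm:noF}, and Section~\ref{sec:uniform} proves Theorem~\ref{thm:uniform} and Corollary~\ref{cor:lowerhalf}.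

\subsection*{Notation and standard facts}
The letters $p,q$ denote primes. We write $\omega(n)$ for the number of distinct prime factors of $n$, $\varphi$ for Euler's function, $P^-(\beta)$ for the least prime factor of an integer $\beta>1$, $\pi(z)$ for the number of primes up to $z$, and $\theta(z)=\sum_{p\le z}\log p$. The relation $f\ll g$ means $f\le Cg$ with $C$ absolute, or depending only on the subscript if there is one. We use the elementary bound
\begin{equation}\label{eq:theta}
\theta(z)\le z\log4,\qquad\text{that is,}\qquad\prod_{p\le z}p\le4^z\qquad(z>0),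
\end{equation}
the prime number theorem $\pi(z)\sim z/\log z$, and the fact that $\prod_{p\le w}(1-1/p)\to0$ as $w\to\infty$. Deeper results are recalled where they are used.

\section{Solutions of $ax+by=n$ and residue classes}\label{sec:basic}

\begin{lemma}\label{lem:basic}
Let $x,y$ be coprime positive integers, let $n\ge1$, and let $(a_0,b_0)$ be an integer solution of $ax+by=n$, so that the integer solutions are $(a_t,b_t)=(a_0+ty,\ b_0-tx)$ with $t\in\mathbb Z$.
\begin{enumerate}
\item[(i)] The solution $(a_t,b_t)$ is nonnegative exactly when $-a_0/y\le t\le b_0/x$. These $t$ are consecutive integers, at least $\lfloor n/(xy)\rfloor$ in number.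
\item[(ii)] If $p\nmid n$, then $p$ divides no $\gcd(a_t,b_t)$. If $p\mid n$, then the set of $t$ with $p\mid\gcd(a_t,b_t)$ is exactly one residue class modulo $p$. It equals $\{t:p\mid b_t\}$ if $p\nmid x$, and $\{t:p\mid a_t\}$ if $p\nmid y$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) The closed interval $[-a_0/y,\,b_0/x]$ has length $(a_0x+b_0y)/(xy)=n/(xy)$, and a closed interval of length $s$ contains at least $\lfloor s\rfloor$ integers.

(ii) A common prime factor of $a_t$ and $b_t$ divides $a_tx+b_ty=n$. Let $p\mid n$. If $p\nmid x$, then $b_0-tx\equiv0\pmod p$ holds for exactly one class of $t$, and for such $t$ we have $p\mid n-b_ty=a_tx$, hence $p\mid a_t$. If $p\nmid y$, then $a_0+ty\equiv0\pmod p$ holds for exactly one class of $t$, and for such $t$ we have $p\mid n-a_tx=b_ty$, hence $p\mid b_t$. Since $\gcd(x,y)=1$, every prime falls under at least one of the two cases.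
\end{proof}

We say that $p$ \emph{spoils} the solution $(a,b)$ if $p\mid\gcd(a,b)$. An integer $n\ge1$ is unrepresentable exactly when every nonnegative solution is spoiled. We shall often use part (ii) in the following form:
\begin{equation}\label{eq:spoil}
ax+by=n,\quad p\mid n,\quad p\mid b,\quad p\nmid x\quad\Longrightarrow\quad p\mid\gcd(a,b).
\end{equation}

For the two smallest values of $x$ there is always a solution with very small $b$ that cannot be spoiled.

\begin{example}\label{ex:small}
If $x=1$, every $n\ge y$ is representable with $b=1$ and $a=n-y$, so $m(1,y)<y$. Let $x=2$, so that $y$ is odd, and let $n\ge4y$. If $n$ is odd, take $b=1$ and $a=(n-y)/2$. If $n$ is even, then $b=2$ gives $a=n/2-y$ and $b=4$ gives $a=n/2-2y\ge0$; these differ by the odd number $y$, so one of them is odd and hence coprime to its $b$. Thus $m(2,y)<4y$. In both cases $m(x,y)\ll xy$, whereas the bound of Theorem~\ref{thm:uniform} would have order $xy\log y$.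
\end{example}

\section{The upper bound}\label{sec:upper}

How long a string of consecutive integers can be covered by one class for each prime factor of $n$ is measured by the \emph{Jacobsthal function} $g(n)$, the least $g$ such that any $g$ consecutive integers contain one that is coprime to $n$. Iwaniec \cite{iwaniec} proved that $g(n)\ll(\omega\log\omega)^2$ when $\omega=\omega(n)\ge2$. To express this in terms of $n$, note that $n\ge\omega!$, because the $i$-th prime factor of $n$ is at least $i$, and that $(\omega!)^2=\prod_{k=1}^{\omega}k(\omega+1-k)\ge\omega^\omega$. Hence $\omega\log\omega\le2\log n$. Since $g(1)=1$ and $g(p^k)=2$, there is an absolute $C_0$ with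
\begin{equation}\label{eq:jac}
g(n)\le C_0(1+\log n)^2\qquad(n\ge1).
\end{equation}

\begin{proof}[Proof of Theorem~\ref{thm:upper}]
Let $n\ge1$ be unrepresentable and put $s=n/(xy)$. For each $p\mid n$ let $c_p$ be the class given by Lemma~\ref{lem:basic}(ii), and choose $\tau$ with $\tau\equiv c_p\pmod p$ for all $p\mid n$ by the Chinese remainder theorem. Then $\gcd(a_t,b_t)=1$ if and only if $\gcd(t-\tau,n)=1$. By Lemma~\ref{lem:basic}(i) there are $\lfloor s\rfloor$ consecutive integers $t-\tau$ none of which is coprime to $n$, so $\lfloor s\rfloor\le g(n)-1$ and $s<g(n)$.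

The bound \eqref{eq:jac} still contains $n$, but only through its logarithm. With $\ell=1+\log(xy)\ge1$ we have $1+\log n=\ell+\log s$, so
\[
s<C_0(\ell+\log s)^2\le2C_0\ell^2+2C_0\log^2s .
\]
Let $s_0$ be an absolute constant such that $2C_0\log^2s\le s/2$ for $s\ge s_0$. Then either $s<s_0$ or $s<4C_0\ell^2$, and in both cases $n\le\max(s_0,4C_0)\,xy\,\ell^2$.
\end{proof}

\section{Economical coverings and the disproof}\label{sec:cover}

For $z\ge2$ let $Y(z)$ be the largest $K$ for which one can choose a residue class $c_p$ modulo $p$ for each prime $p\le z$ so that these classes together cover $K$ consecutive integers. Translating all classes at once shows that the position of the $K$ integers does not matter. With $Q=\prod_{p\le z}p$, translating by a $\tau$ with $\tau\equiv c_p\pmod p$ for all $p\le z$ turns every class into the class $0$, so $Y(z)=g(Q)-1$; in particular $Y(z)$ is finite.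

The disproof has two independent parts. First, if both coins are at least $Q$, then \emph{any} system of classes $c_p$, $p\le z$, is realized by some $n$ of the right size. Second, $Y(z)$ grows faster than $z$.

\subsection*{Realizing a covering}
To realize a covering we do not choose $n$ directly. We choose the first solution $(a_0,b_0)$, which is free to move in a box of size $y\times x$, and prescribe both coordinates modulo $Q$.

\begin{example}\label{ex:67}
The classes $c_2=0$ and $c_3=1$ cover $\{0,1,2\}$, and $Q=6$. Take $(x,y)=(6,7)$, the smallest coprime pair with both entries at least $Q$. We want $n$ with exactly three nonnegative solutions $(a_0+7t,\ b_0-6t)$, $t=0,1,2$, which means $0\le a_0\le6$ and $12\le b_0\le17$. The prime $2$ should spoil $t=0$, so $a_0$ and $b_0$ are even. The prime $3$ should spoil $t=1$, so $3\mid a_0+7$ and $3\mid b_0-6$. This gives $a_0=2$, $b_0=12$ and $n=96$. The solutions are $(2,12)$, $(9,6)$, $(16,0)$, none of them coprime. Hence $m(6,7)\ge96$, which exceeds $2xy=84$, while $xy-x-y=29$.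
\end{example}

\begin{lemma}\label{lem:realize}
If $\prod_{p\le z}p\le\min(x,y)$ and $K=Y(z)\ge2$, then $m(x,y)\ge(K-1)xy$.
\end{lemma}

\begin{proof}
Let the classes $c_p$, $p\le z$, cover $\{0,1,\dots,K-1\}$, and let $Q=\prod_{p\le z}p$. The intervals $[0,y-1]$ and $[(K-1)x,\,Kx-1]$ contain $y\ge Q$ and $x\ge Q$ consecutive integers, so each meets every class modulo $Q$; this is the only use of the hypothesis on $\min(x,y)$. By the Chinese remainder theorem there are $a_0\in[0,y-1]$ and $b_0\in[(K-1)x,\,Kx-1]$ with
\[
a_0\equiv-c_py,\qquad b_0\equiv c_px\pmod p\qquad\text{for all }p\le z .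
\]
Put $n=a_0x+b_0y\ge(K-1)xy$. We have $a_0+ty\ge0$ exactly when $t\ge0$, and $b_0-tx\ge0$ exactly when $t\le K-1$. For each such $t$ there is $p\le z$ with $t\equiv c_p\pmod p$, and then $a_0+ty\equiv(t-c_p)y\equiv0$ and $b_0-tx\equiv(c_p-t)x\equiv0\pmod p$. So every nonnegative solution is spoiled.
\end{proof}

\subsection*{Beating the simplest covering}
The classes $0$ modulo $p$, $p\le z$, cover $2,3,\dots,\lfloor z\rfloor$, which gives $Y(z)\ge z-2$ and, through Lemma~\ref{lem:realize}, only the order $xy\log\min(x,y)$. One can do better. For $z=11$ the string that starts at $2$ ends at $12$ and has eleven terms, but each of the thirteen integers $114,\dots,126$ has a prime factor at most $11$: the odd ones are $5\cdot23$, $3^2\cdot13$, $7\cdot17$, $11^2$, $3\cdot41$, $5^3$. The next lemma says that the gain is an unbounded factor. It is due to Westzynthius; the argument below is of Erd\H{o}s--Rankin type.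

\begin{lemma}\label{lem:west}
$Y(z)/z\to\infty$ as $z\to\infty$.
\end{lemma}

The primes up to $z$ are split into three groups. The largest primes, in $(z/2,z]$, are each used to remove a single integer; there are about $z/(2\log z)$ of them, so the other primes must reduce $\{1,\dots,\lfloor Az\rfloor\}$ to fewer integers than that. The middle primes, in $(w,z/2]$, take the class $0$. What they leave is essentially the small multiples of primes above $z/2$, and the point is that the bound for the number of these does not depend on $w$. The primes up to $w$ are therefore still available, and used greedily they reduce the remaining set by a factor that is as small as we like.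

\begin{proof}
Fix $A\ge1$, and put $H=1+\log(2A)$ and $U=\lfloor Az\rfloor$. We cover $\{1,\dots,U\}$ for all large $z$. Fix $w=w(A)\ge2$ with $\prod_{p\le w}(1-1/p)\le1/(20AH)$, and let $z>2w$. At each stage, the integers in $\{1,\dots,U\}$ not yet covered are called \emph{survivors}.

\emph{Stage 1.} For $w<p\le z/2$ take $c_p=0$. A survivor $u$ has no prime factor in $(w,z/2]$, so either all its prime factors are at most $w$, or it has a prime factor $q>z/2$. In the first case $u$ is determined by $\pi(w)$ exponents, each at most $\log U/\log2$, so there are at most $(1+\log U/\log2)^{\pi(w)}$ such $u$. This is a bounded power of $\log z$, hence at most $AHz/\log z$ for large $z$. In the second case $u=qk$ with $k\le Az/q<2A$ and $q\le Az/k$. For $k<2A$ we have $Az/k>z/2$, and $\pi(v)\le2v/\log v$ for large $v$, so the number of such $u$ is at most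
\[
\sum_{k<2A}\pi\Bigl(\frac{Az}{k}\Bigr)\le\sum_{k<2A}\frac{2Az}{k\log(z/2)}\le\frac{4AHz}{\log z},
\]
where we used $\sum_{k<2A}1/k\le H$ and $\log(z/2)\ge\frac12\log z$ for $z\ge4$. In total there are at most $5AHz/\log z$ survivors.

\emph{Stage 2.} Take the primes $p\le w$ one after another. By the pigeonhole principle some class modulo $p$ contains at least a proportion $1/p$ of the current survivors; let $c_p$ be such a class. Afterwards the number of survivors is at most
\[
\frac{5AHz}{\log z}\prod_{p\le w}\Bigl(1-\frac1p\Bigr)\le\frac{z}{4\log z}.
\]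

\emph{Stage 3.} By the prime number theorem $\pi(z)-\pi(z/2)\sim z/(2\log z)$, so for large $z$ there are at least $z/(4\log z)$ primes in $(z/2,z]$. Assign to each survivor its own prime $p$ in this range, and let $c_p$ be the class of that survivor; unused primes get arbitrary classes.

Now $\{1,\dots,U\}$ is covered, so $Y(z)\ge\lfloor Az\rfloor$ for all large $z$. Since $A$ is arbitrary, the lemma follows.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:lower}]
By symmetry let $x\le y$, and put $z=\log x/\log4$. Then $\prod_{p\le z}p\le4^z=x$ by \eqref{eq:theta}, so Lemma~\ref{lem:realize} applies as soon as $Y(z)\ge2$. For $x$ large in terms of $A$, Lemma~\ref{lem:west} gives $Y(z)\ge3Az$. Since $3/\log4>2$,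
\[
m(x,y)\ge(3Az-1)\,xy\ge(2A\log x-1)\,xy\ge A\,xy\log x .
\]
For the quantitative form we replace Lemma~\ref{lem:west} by the theorem of Ford, Green, Konyagin, Maynard and Tao \cite{fgkmt}, which states that $Y(z)\gg z\log z\,\log_3z/\log_2z$ for large $z$. From $\log z=\log_2x-\log_2 4$ we get $\log z\sim\log_2x$, $\log_2z\sim\log_3x$ and $\log_3z\sim\log_4x$. Since $Y(z)-1\ge Y(z)/2$, Lemma~\ref{lem:realize} gives the stated bound.
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:disproof}]
If $\log\min(x,y)\ge\delta\log\max(x,y)$, then $\log(xy)\le(1+1/\delta)\log\min(x,y)$. By Theorem~\ref{thm:lower}, $m(x,y)/(xy\log(xy))\ge A/(1+1/\delta)$ for $x,y\ge N_A$, and $A$ is arbitrary. This proves the second statement. The coprime pairs $(x,x+1)$ with $x\ge2$ satisfy $x+1\le x^2$, which is the hypothesis with $\delta=\frac12$. So for any $C$ we have $m(x,x+1)>C\,x(x+1)\log(x(x+1))$ for all large $x$.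
\end{proof}

\begin{remark}
Since $Y(z)=g(Q)-1$, Theorems~\ref{thm:lower} and~\ref{thm:upper} bound the same function from the two sides. For $z\approx\log x$ the lower bound comes from $Y(z)\gg z\log z\log_3z/\log_2z$, while \eqref{eq:jac} and \eqref{eq:theta} give $Y(z)\ll z^2$. For $y=x+1$ the distance between the two theorems is the distance between these two estimates.
\end{remark}

\section{A small prime coin}\label{sec:prime}

Lemma~\ref{lem:realize} is limited by the smaller coin and gives little when $x$ is tiny compared with $y$. The freedom to choose classes is then really lost. The nonnegative solutions correspond to the integers $b$ with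
\begin{equation}\label{eq:adm}
0\le b\le n/y,\qquad by\equiv n\pmod x ,
\end{equation}
through $a=(n-by)/x$; we call these $b$ \emph{admissible}. They lie in one class modulo $x$, and by Lemma~\ref{lem:basic}(ii) a prime $p\nmid x$ dividing $n$ spoils exactly those $b$ that it divides. All we can choose is the class modulo $x$ and the set of primes dividing $n$.

\begin{example}\label{ex:3100}
Let $x=3$. We look for an unrepresentable $n\le16y$ with $n\equiv2y\pmod3$, so that the admissible $b$ lie in $\{2,5,8,11,14\}$. The prime values $2,5,11$ can only be spoiled by themselves, so if all five values occur, then $110=2\cdot5\cdot11$ must divide $n$. This also suffices, because the composite values $8$ and $14$ are even. For $y=100$, the interval $(1600-330,\,1600]$ contains one multiple of $110$ that is congruent to $200$ modulo $3$, namely $n=1430$. Its solutions are $(410,2)$, $(310,5)$, $(210,8)$, $(110,11)$, $(10,14)$, with greatest common divisors $2,5,2,11,2$. Hence $m(3,100)\ge1430$, while $xy=300$.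
\end{example}

The example shows both halves of Theorem~\ref{thm:asym}. Each admissible prime must divide $n$, which limits $n/y$; and the composite values cost almost nothing, because they have a prime factor at most $\sqrt{n/y}$. The threshold is where the product of the admissible primes reaches the size of $y$. To locate it we need the primes in a progression. Put
\[
\theta(B;k,b)=\sum_{q\le B,\ q\equiv b\ (\mathrm{mod}\ k)}\log q .
\]
The Siegel--Walfisz theorem states that for each $A>0$ there is $c_A>0$ such that $\theta(B;k,b)=B/\varphi(k)+O_A\bigl(B\exp(-c_A\sqrt{\log B})\bigr)$ uniformly for $k\le(\log B)^A$ and $\gcd(b,k)=1$. In this range the error term is $o(B/k)$. Below, $B\ge\log y$ and $x\le(\log\log y)^A\le(\log B)^A$, so as $y\to\infty$,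
\begin{equation}\label{eq:sw}
\theta(B;x,b)=(1+o(1))\,\frac{B}{x-1}\qquad\text{uniformly for }x\nmid b .
\end{equation}
This is where the upper bound on $x$ is needed in full strength.

\begin{proof}[Proof of Theorem~\ref{thm:asym}]
Fix $0<\varepsilon\le\frac12$. All terms $o(1)$ are uniform in $x$ as $y\to\infty$. It suffices to show that
\[
(1-\varepsilon-o(1))(x-1)\,y\log y\ \le\ m(x,y)\ <\ (1+\varepsilon)(x-1)\,y\log y\qquad\text{for large }y .
\]

\emph{Upper bound.} Let $B=(1+\varepsilon)(x-1)\log y\ge\log y$, and suppose that some $n\ge By$ is unrepresentable. Let $0\le b_0<x$ satisfy $b_0y\equiv n\pmod x$. Every $b\equiv b_0\pmod x$ with $0\le b\le B$ is admissible.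

Suppose $b_0=0$, so that $x\mid n$. The class $0$ contains no primes other than $x$, and we argue as for $x=2$ in Example~\ref{ex:small}. For large $y$ we have $x^2\le\log y\le B$, so $b=x$ and $b=x^2$ are admissible, with $a=n/x-y$ and $a=n/x-xy$. The only prime that can spoil either solution is $x$, so $x$ divides both values of $a$ and hence their difference $(x-1)y$. This contradicts $x\nmid y$.

Suppose $b_0\ne0$; since $x$ is prime, \eqref{eq:sw} applies to $b_0$. For each prime $q\le B$ with $q\equiv b_0\pmod x$, the solution with $b=q$ is spoiled, necessarily by $q$, so $q\mid n$. The product of these primes divides $n$, and therefore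
\[
(1+o(1))(1+\varepsilon)\log y=\theta(B;x,b_0)\le\log n .
\]
On the other hand $n\le m(x,y)\le Cxy(1+\log(xy))^2$ by Theorem~\ref{thm:upper}, so $\log n\le\log y+O_A(\log\log y)$. For large $y$ this is a contradiction.

\emph{Lower bound.} The class $0$ modulo $x$ has just been excluded, and the class $1$ contains $b=1$, which cannot be spoiled. We use the class $2$, which differs from both because $x\ge3$. Let $B=(1-\varepsilon)(x-1)\log y$, which is at least $\log y$ since $1-\varepsilon\ge\frac12$ and $x-1\ge2$. Let $P$ be the product of the primes $p\le B$, $p\ne x$, such that $p\le\sqrt B$ or $p\equiv2\pmod x$. By \eqref{eq:sw}, \eqref{eq:theta} and $\sqrt B\le\sqrt{x\log y}=o(\log y)$,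
\[
\log P\le\theta(B;x,2)+\theta(\sqrt B)=(1-\varepsilon+o(1))\log y .
\]
As $\log x=o(\log y)$, this gives $Px=o(y)$. The interval $(By-Px,\,By]$ contains $Px$ consecutive integers and $\gcd(P,x)=1$, so it contains an $n$ with $n\equiv0\pmod P$ and $n\equiv2y\pmod x$.

Let $b$ be admissible. Then $b\equiv2\pmod x$ and $0\le b\le B$, so $b\ge2$ and $x\nmid b$. If $b$ is prime, then $b\mid P$. If $b$ is composite, it has a prime factor $p\le\sqrt b\le\sqrt B$, and $p\ne x$, so $p\mid P$. In both cases some prime $p\mid P$ divides $b$. Since $p\mid n$ and $p\nmid x$, the solution is spoiled by \eqref{eq:spoil}. Hence $n$ is unrepresentable, and $m(x,y)>By-Px=(1-\varepsilon-o(1))(x-1)\,y\log y$.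
\end{proof}

To prove Theorem~\ref{thm:noF} we factor the same integer in two ways, once with a tiny prime factor split off and once into factors of comparable logarithmic size.

\begin{proof}[Proof of Theorem~\ref{thm:noF}]
For each prime $q\ge3$ choose $u\equiv1\pmod q$ so large that $q\le\log\log u$, and put $N=qu(u+1)$. Since $u\equiv1$ and $u+1\equiv2\pmod q$, the prime $q$ divides neither $u$ nor $u+1$. So $(q,\,u(u+1))$ and $(qu,\,u+1)$ are coprime pairs with product $N$, and all four entries tend to infinity with $q$.

The first pair satisfies the hypotheses of Theorem~\ref{thm:asym} with $A=1$, so $m(q,u(u+1))\sim N\log N$ as $q\to\infty$, by the remark after that theorem. In the second pair the minimum is $u+1$, and $N\le(u+1)^3$ because $q\le u$. By Theorem~\ref{thm:lower}, for every $A$ we have $m(qu,u+1)\ge AN\log(u+1)\ge\frac A3N\log N$ when $q$ is large. Hence $m(qu,u+1)/m(q,u(u+1))\to\infty$. If $F$ existed, then $m(qu,u+1)\le CF(N)\le(C/c)\,m(q,u(u+1))$ for large $q$, a contradiction.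
\end{proof}

\section{A uniform lower bound}\label{sec:uniform}

We now extend the construction of Section~\ref{sec:prime} to all $3\le x<y$. We want an unrepresentable $n$ just below $Kxy$, with $K$ close to $\log y$. The admissible values are $b_t=b_0+tx$, $0\le t<K$ (from now on solutions are indexed by increasing $b$), and the primes that we force to divide $n$ must have product below $y$. Think of $\log p$ as the cost of $p$ and of $\log y$ as the budget. Two new difficulties arise.

\emph{Large $x$.} We no longer control the primes in a single progression. But $b_0$ is ours to choose, so an average over $b_0$ is enough. Buy all primes up to $K$ at cost $\theta(K)\ll K$, and spoil each remaining $b_t$ by its least prime factor. As $b_0$ and $t$ vary, $b_t$ runs through the integers up to $Kx$, and the upper-bound sieve (see, e.g., \cite[Ch.~2--3]{hr}) gives an absolute constant $C_s$ with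
\begin{equation}\label{eq:sieve}
\#\{1<\beta\le X:\ P^-(\beta)>u\}\le C_s\frac{X}{\log u}\qquad(2\le u\le X).
\end{equation}
So the average cost of one $t$ is about $1+\int_K^{Kx}du/(u\log u)=1+\log\frac{\log(Kx)}{\log K}$. This is the denominator in Theorem~\ref{thm:uniform}.

\emph{Composite $x$.} The implication \eqref{eq:spoil} needs $p\nmid x$. If we take $b_0$ coprime to $x$ to ensure this, the proportion of $b_t$ without small prime factors is inflated by $x/\varphi(x)=\prod_{p\mid x}(1-1/p)^{-1}$, which is unbounded. The loss comes from small primes $p\mid x$ that have been left idle, and they can be put to work. If $p\mid x$ and $p\mid b_0$, then $p$ divides every $b_t$, so it spoils $t$ exactly when $p\mid a=(n-b_ty)/x$, and this class of $t$ can be prescribed freely by fixing $n$ modulo $xp$. We therefore make every $b_t$ divisible by the product $d$ of the small primes of $x$, and apply the sieve to the cofactors $b_t/d$.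

\begin{proof}[Proof of Theorem~\ref{thm:uniform}]
Let $C_1=2C_s\exp(16/\log2)$ and $\kappa=1/(8(1+C_1))$, and put
\[
L=\log y,\qquad\Lambda=1+\log\Bigl(1+\frac{\log x}{\log L}\Bigr),\qquad K=\Bigl\lfloor\frac{\kappa L}{\Lambda}\Bigr\rfloor .
\]
For $L\ge e$ we have $\log x/\log L\le L$ and $1+L\le L^2$, so
\begin{equation}\label{eq:Lambda}
1\le\Lambda\le3\log L .
\end{equation}
Hence $K\ge\sqrt L\ge2$ once $y$ exceeds an absolute constant $y_0$. We show that $m(x,y)\ge(K-\frac12)xy$. This suffices, since $K-\frac12\ge\frac12(K+1)\ge\kappa L/(2\Lambda)$ for $K\ge2$.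

\medskip\noindent\emph{Step 1: the small primes of $x$.} Let
\[
z=\tfrac18\log x,\qquad S=\{p\mid x:\ p\le z\},\qquad d=\prod_{p\in S}p,\qquad M=\frac xd .
\]
The cutoff $z$ is low enough that $d$ is small: by \eqref{eq:theta}, $d\le4^z\le x^{1/4}$. It is high enough that the other primes of $x$ are harmless: since $\omega(x)\le\log x/\log2$ and $(1-1/p)^{-1}\le e^{2/p}$,
\begin{equation}\label{eq:bigp}
\prod_{p\mid x,\ p>z}\Bigl(1-\frac1p\Bigr)^{-1}\le\exp\Bigl(\frac{2\,\omega(x)}{z}\Bigr)\le\exp\Bigl(\frac{16}{\log2}\Bigr).
\end{equation}
Also $M\ge3$: if $x<e^{16}$, then $z<2$, $S=\emptyset$ and $M=x\ge3$, and otherwise $M\ge x^{3/4}\ge3$. Therefore $\varphi(M)\ge2$. Let $S_1=\{p\in S:p\mid M\}$ and $S_0=\{p\in S:p\nmid M\}$. Since $x=dM$, every prime factor of $x$ divides $M$ or lies in $S_0$.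

\medskip\noindent\emph{Step 2: the random choices.} Choose $\beta_0$ uniformly among the $\varphi(M)-1\ge1$ integers in $[2,M-1]$ that are coprime to $M$. The value $1$ is excluded because it has no prime factor; this is where $x\ge3$ is used. For $0\le t<K$ put
\[
\beta_t=\beta_0+tM,\qquad b_t=d\beta_t=d\beta_0+tx .
\]
Then $1<\beta_t<KM$ and $\gcd(\beta_t,M)=1$. Next we fix the class $c_p$ of $t$ that each $p\in S$ will spoil. A prime $p\in S_0$ can divide $\beta_t$, and might be its only prime factor, in which case \eqref{eq:spoil} is of no use; so we let $c_p$ be the unique class of $t$ with $p\mid\beta_0+tM$. A prime $p\in S_1$ divides no $\beta_t$, and contributes the unwanted factor $(1-1/p)^{-1}$ to $M/\varphi(M)$; to cancel it we choose $c_p$ uniformly modulo $p$, independently of $\beta_0$ and of each other.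

Call $t\in\{0,\dots,K-1\}$ \emph{alive} if $t\not\equiv c_p\pmod p$ for all $p\in S$, and $\beta_t$ has no prime factor $p\le K$ with $p\nmid x$. If $t$ is alive, then $\beta_t$ is coprime to $M$ and to every $p\in S_0$, hence to $x$. So $q_t=P^-(\beta_t)$ satisfies
\[
q_t\nmid x,\qquad K<q_t<KM .
\]
Let $P$ be the product of the distinct primes in $\{p\le K:p\nmid x\}\cup\{q_t:t\text{ alive}\}$. Then $\gcd(P,x)=1$, and so $\gcd(P,xd)=1$.

\medskip\noindent\emph{Step 3: if $dP\le y/2$, then $m(x,y)\ge(K-\frac12)xy$.} Choose $h$ with $h\equiv c_py\pmod p$ for all $p\in S$. The interval $[Kxy-xdP,\,Kxy)$ contains $xdP$ consecutive integers, so it contains an $n$ with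
\[
n\equiv0\pmod P,\qquad n\equiv d\beta_0y+xh\pmod{xd},
\]
and $n\ge(K-\frac12)xy$ because $dP\le y/2$. Let $(a,b)$ be a nonnegative solution of $ax+by=n$. Then $b\le n/y<Kx$, and $by\equiv n\equiv d\beta_0y\pmod x$ gives $b\equiv d\beta_0\pmod x$. Since $0<d\beta_0<dM=x$, we have $b=b_t$ for some $0\le t<K$. Writing $n=d\beta_0y+xh+xdk$ with $k\in\mathbb Z$, we find
\[
a=\frac{n-b_ty}{x}=h+dk-ty\equiv h-ty\pmod d .
\]
If $t\equiv c_p\pmod p$ for some $p\in S$, then $a\equiv(c_p-t)y\equiv0\pmod p$ and $p\mid d\mid b_t$, so $p$ spoils $(a,b)$. Otherwise, either $\beta_t$ has a prime factor $p\le K$ with $p\nmid x$, or $t$ is alive and we take $p=q_t$. In both cases $p\mid P\mid n$, $p\mid\beta_t\mid b_t$ and $p\nmid x$, so $p$ spoils $(a,b)$ by \eqref{eq:spoil}. Thus $n$ is unrepresentable.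

\medskip\noindent\emph{Step 4: the expected cost.} For real $u$ with $K\le u\le KM$ let $N_u$ be the number of alive $t$ with $q_t>u$. If $t$ is counted by $N_u$, then $P^-(\beta_t)>u$, an event that depends only on $\beta_0$, and $t\not\equiv c_p\pmod p$ for each $p\in S_1$, independent events of probability $1-1/p$. As the pair $(\beta_0,t)$ varies, the numbers $\beta_0+tM$ are distinct integers in $(1,KM)$. By \eqref{eq:sieve} with $X=KM$, and since $\varphi(M)-1\ge\varphi(M)/2$,
\[
\mathbb E\,N_u\le\prod_{p\in S_1}\Bigl(1-\frac1p\Bigr)\cdot\frac{2}{\varphi(M)}\cdot\frac{C_sKM}{\log u}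
=\frac{2C_sK}{\log u}\prod_{p\mid M,\ p\notin S}\Bigl(1-\frac1p\Bigr)^{-1}\le\frac{C_1K}{\log u}.
\]
The equality is the cancellation announced in Step 2: in $M/\varphi(M)=\prod_{p\mid M}(1-1/p)^{-1}$ the primes of $S$ that occur are those of $S_1$. The last inequality is \eqref{eq:bigp}, because a prime $p\mid M$ with $p\notin S$ divides $x$ and exceeds $z$.

For alive $t$ we have $\log q_t=\log K+\int_K^{q_t}du/u$ with $K<q_t<KM$. Summing over alive $t$, of which there are $N_K$, gives $\sum_{t\text{ alive}}\log q_t=N_K\log K+\int_K^{KM}N_u\,du/u$. Therefore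
\[
\mathbb E\sum_{t\text{ alive}}\log q_t\le C_1K\Bigl(1+\int_K^{KM}\frac{du}{u\log u}\Bigr)=C_1K\Bigl(1+\log\Bigl(1+\frac{\log M}{\log K}\Bigr)\Bigr).
\]
Since $\log K\ge\frac12\log L$ and $M\le x$, we have $\log M/\log K\le2v$ with $v=\log x/\log L$, and $1+2v\le(1+v)^2$. So the right-hand side is at most $2C_1K\Lambda$.

\medskip\noindent\emph{Step 5: the budget.} For some choice of $\beta_0$ and of the classes $c_p$, the sum $\sum_{t\text{ alive}}\log q_t$ is at most its expectation. For this choice, using $d\le x^{1/4}\le y^{1/4}$, the bound \eqref{eq:theta}, and $K\le K\Lambda\le\kappa L$,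
\[
\log(dP)\le\log d+\theta(K)+2C_1K\Lambda\le\tfrac14L+2\kappa L+2C_1\kappa L=\tfrac12L .
\]
Hence $dP\le y^{1/2}\le y/2$ for $y\ge4$, and Step 3 applies.
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:lowerhalf}]
Since $x<y$, we have $\log y\ge\frac12\log(xy)$, so Theorem~\ref{thm:uniform} gives $m(x,y)\ge\frac c2\,xy\log(xy)/\Lambda$ with $\Lambda$ as in its proof.

(a) By \eqref{eq:Lambda}, $\Lambda\le3\log\log y\le3\log\log(xy)$, which gives the lower bound. The upper bound is Theorem~\ref{thm:upper}, because $1+\log(xy)\le2\log(xy)$ for $xy\ge3$.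

(b) If $x\le(\log y)^A$, then $\log x\le A\log\log y$, so $\Lambda\le1+\log(1+A)$.

(c) Here $\log(xy)\le2\log y\le2D\log x\,\log_2x\,\log_4x/\log_3x$, so the quantitative part of Theorem~\ref{thm:lower}, with its constant $c$, gives $m(x,y)\ge\frac{c}{2D}\,xy\log(xy)$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{fgkmt}
Ford, Green, Konyagin, Maynard and Tao,
\emph{Long gaps between primes},
J. Amer. Math. Soc. \textbf{31} (2018).

\bibitem{hr}
Halberstam and Richert,
\emph{Sieve Methods}.

\bibitem{iwaniec}
Iwaniec,
\emph{On the problem of Jacobsthal},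
Demonstratio Math. \textbf{11} (1978).

\bibitem{mse}
``Ryan asked about a variation of the coin problem, which was whether for any coprime natural numbers $x,y$ every sufficiently large natural number is $ax+by$ for'',
\texttt{https://\allowbreak math.stackexchange.com/\allowbreak questions/\allowbreak 1358099/\allowbreak maximum-\allowbreak integer-\allowbreak not-\allowbreak in-\allowbreak axby-\allowbreak gcda-\allowbreak b-1-\allowbreak land-\allowbreak a-b-ge-0}

\end{thebibliography}
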